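# Induced subgraph counts on all vertex subsets: a five-vertex counterexample and an exact criterion

## 1. Quasi-random sequences and hereditary induced counts

Throughout, $(G_n)$ is a sequence of graphs with $|V(G_n)|=n$ and $n\to\infty$. We write $G(x,y)\in\{0,1\}$ for the adjacency indicator of a graph $G$.

**Definition 1 (quasi-random sequence).** Let $q\in[0,1]$. The sequence $(G_n)$ is *$q$-quasi-random* if for every $X\subseteq V(G_n)$ the number of edges of $G_n$ spanned by $X$ is $\frac q2|X|^2+o(n^2)$, uniformly in $X$.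

This is one of the equivalent Chung–Graham–Wilson properties. Another is that every fixed graph $H$ occurs $q^{e(H)}n^{v(H)}+o(n^{v(H)})$ times as a not necessarily induced labeled subgraph.

*Example.* Complete graphs are $1$-quasi-random: $X$ spans $\frac12|X|^2-\frac12|X|$ edges. Balanced complete bipartite graphs are not $q$-quasi-random for any $q$: the whole vertex set spans about $\frac14n^2$ edges, which forces $q=\frac12$, while one side spans none, which forces $q=0$.

**Definition 2 (induced copies).** Fix a *sample graph* $L=L_\nu$ on $\nu$ vertices with $e(L)>0$ and $L\neq K_\nu$. For a graph $F$, let $N^*(F,L)$ be the number of induced copies of $L$ in $F$. An *induced embedding* of $L$ into $F$ is an injective map $V(L)\to V(F)$ that preserves both adjacency and non-adjacency. Let $\mathrm{emb}(F)$ be the number of these, so $\mathrm{emb}(F)=|\mathrm{Aut}(L)|\,N^*(F,L)$.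

*Example.* Let $L=P_3$, the path on three vertices, and $F=C_4$. Each of the four triples of vertices of $C_4$ induces a $P_3$, so $N^*=4$. Since $|\mathrm{Aut}(P_3)|=2$, we get $\mathrm{emb}(C_4)=8$.

The following notation stays fixed. Put $N=\binom\nu2$, $e=e(L)$, $\rho=e/N\in(0,1)$, and
$$f(t)=t^e(1-t)^{N-e},\qquad (m)_k=m(m-1)\cdots(m-k+1),\qquad 0^0=1 .$$
A fixed injection of $V(L)$ into the vertex set of the random graph $G(h,p)$ is an induced embedding with probability $f(p)$. Hence the expected number of induced copies of $L$ in $G(h,p)$ is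
$$\frac{(h)_\nu}{|\mathrm{Aut}(L)|}\,f(p)=\frac{h!}{(h-\nu)!\,|\mathrm{Aut}(L)|}\,p^{e}(1-p)^{N-e}.$$
Fix $p\in(0,1)$ and write $c=f(p)>0$.

**Definition 3 (hereditary induced condition).** $(G_n)$ satisfies the *hereditary induced condition* for $(L,p)$ if, for every induced subgraph $F_h\subseteq G_n$ on $h$ vertices, $N^*(F_h,L)$ equals the expected number above up to an error $o(n^\nu)$, uniformly over all induced subgraphs. Equivalently,
$$\mathrm{emb}(G_n[U])=c\,(|U|)_\nu+o(n^\nu)\quad\text{uniformly in }U\subseteq V(G_n).\tag{1}$$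

*Example.* Balanced complete bipartite graphs satisfy this for no $(L,p)$. Take $U$ to be one side. It spans no edge and $e(L)>0$, so $\mathrm{emb}=0$, while $c(|U|)_\nu$ has order $n^\nu$.

For positive examples we need a tool that is used several times below.

**Lemma 1 (replacement).** Let $G$ be a graph on a set $V$ of $n$ vertices, let $w:V\times V\to[0,1]$ be symmetric, and let $\varepsilon\ge0$ satisfy
$$\Bigl|\sum_{x\in X,\,y\in Y,\,x\ne y}(G-w)(x,y)\Bigr|\le\varepsilon n^2\quad\text{for all }X,Y\subseteq V.\tag{2}$$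
Then for every $U\subseteq V$,
$$\Bigl|\mathrm{emb}(G[U])-\sum_{\varphi:V(L)\hookrightarrow U}\ \prod_{ij\in E(L)}w(\varphi i,\varphi j)\prod_{ij\notin E(L)}\bigl(1-w(\varphi i,\varphi j)\bigr)\Bigr|\le N\varepsilon n^\nu .$$

*Proof.* First, (2) holds with weights: for $g,h:V\to[0,1]$ we have $\bigl|\sum_{x\ne y}g(x)h(y)(G-w)(x,y)\bigr|\le\varepsilon n^2$. Indeed, the sum is affine in each single value $g(x)$ and each single value $h(y)$. So its maximum and minimum over the cube of all $(g,h)$ are attained at $0/1$-valued $g,h$, which is (2).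

Now $\mathrm{emb}(G[U])$ is the displayed sum over $\varphi$ with $G$ in place of $w$. Replace $G$ by $w$ for one pair $ij$ of vertices of $L$ after the other. In one such step, fix the images of the other $\nu-2$ vertices. The factors involving $i$ but not $j$, together with the indicator that $\varphi(i)$ lies in $U$ and avoids the fixed images, form a function $g(\varphi i)\in[0,1]$. In the same way we get $h(\varphi j)\in[0,1]$. The factors involving neither $i$ nor $j$ form a constant in $[0,1]$. The change caused by the step is that constant times $\pm\sum_{x\neq y}g(x)h(y)(G-w)(x,y)$, so it is at most $\varepsilon n^2$. Summing over at most $n^{\nu-2}$ choices of the fixed images gives at most $\varepsilon n^\nu$ per step, and there are $N$ steps. $\square$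

*Example.* If $(G_n)$ is $q$-quasi-random and $f(q)=f(p)$, then it satisfies the hereditary induced condition for $(L,p)$. To see this, put $E(X,Y)=\sum_{x\in X,y\in Y,x\ne y}(G_n-q)(x,y)$. Quasi-randomness says $E(X,X)=o(n^2)$ uniformly. For disjoint $X,Y$ we have $2E(X,Y)=E(X\cup Y,X\cup Y)-E(X,X)-E(Y,Y)=o(n^2)$. For general $X,Y$, split into $X\setminus Y$, $X\cap Y$, $Y\setminus X$. So (2) holds with $w\equiv q$ and $\varepsilon=o(1)$, and Lemma 1 gives $\mathrm{emb}(G_n[U])=f(q)(|U|)_\nu+o(n^\nu)$.

The admissible values of $q$ deserve a name. For $u\in(0,1)$ let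
$$Q_u=\{q\in[0,1]:f(q)=f(u)\}.$$
Since $f$ is strictly increasing on $[0,\rho]$, strictly decreasing on $[\rho,1]$ and zero at $0$ and $1$, we have $Q_u\subset(0,1)$ and $1\le|Q_u|\le2$. Also $q\in Q_u$ if and only if $u\in Q_q$.

**Definition 4 (union of at most two quasi-random sequences).** $(G_n)$ is the *union of (at most) two quasi-random graph sequences, with possibly distinct attached probabilities*, if it can be split into at most two subsequences, each of which is $q_i$-quasi-random for some $q_i\in[0,1]$, where the $q_i$ may differ.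

*Example.* Let $L=C_4$ and $p=\frac12$, so $f(t)=t^4(1-t)^2$. Then $f(t)=f(\frac12)$ on $[0,1]$ means $t^2(1-t)=\frac18$, that is,
$$t^3-t^2+\tfrac18=\bigl(t-\tfrac12\bigr)\bigl(t^2-\tfrac t2-\tfrac14\bigr)=0,$$
so $Q_{1/2}=\{\frac12,\frac{1+\sqrt5}4\}$. A sequence that alternates between terms of a $\frac12$-quasi-random and a $\frac{1+\sqrt5}4$-quasi-random sequence satisfies the hereditary induced condition for $(C_4,\frac12)$. It is not quasi-random, but it is a union of two quasi-random sequences. So "at most two" is the strongest conclusion one can hope for in general.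

## 2. Dropping regularity: the conjecture and what is proved

A theorem of Simonovits and Sós says: if $L_\nu$ is regular, $\nu\ge4$, $p\in(0,1)$, $e(L_\nu)>0$, $L_\nu\ne K_\nu$, and $(G_n)$ satisfies the hereditary induced condition for $(L_\nu,p)$, then $(G_n)$ is the union of at most two quasi-random graph sequences, with possibly distinct attached probabilities.

The conjecture we study (from doi:10.1017/s0963548303005613) is that regularity is not needed. In plain words: take any sample graph on at least four vertices, neither empty nor complete. If every induced subgraph of $G_n$ contains the number of induced copies of $L$ that a $p$-random graph of that size would contain, must $G_n$ look random, with one of at most two densities?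

Call $(L,p)$ *bad* if some $(G_n)$ satisfying the hereditary induced condition for $(L,p)$ is not the union of at most two quasi-random sequences. The conjecture says that there are no bad pairs with $\nu\ge4$. It is false.

**Theorem A.** Let $L=C_4\cup K_1$ (a $4$-cycle plus an isolated vertex), $\tau=\sqrt{2/3}$, $a=\sqrt{1+\tau}$, $b=\sqrt{2\tau-1}$, and $p=\frac{1-b}{a-b}\approx0.370$. Then $(L,p)$ is bad, so the conjecture fails for $(L,p)$.

Theorem B, an exact algebraic criterion for badness, is stated in Section 3, once its polynomials are defined. It leads to the following.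

**Theorem C.**
1. If $L$ is regular, or if $\nu=4$, then $(L,p)$ is bad for no $p\in(0,1)$.
2. For every $L$ with $\nu\ge4$, $(L,p)$ is bad for at most $4(\nu^2-3\nu+1)$ values of $p$.
3. For $\nu=5$, there is a $p$ with $(L,p)$ bad if and only if $L$ or its complement is one of: $C_4\cup K_1$; the *chair* ($K_{1,3}$ with one edge subdivided); the *banner* ($C_4$ with a pendant edge). For each of these six graphs the set of bad $p$ is $Q_{u_0}$ for one $u_0\in(0,1)$, so it has one or two elements.

In part 1, "$L$ is regular" is meant for $\nu\ge4$. We do not settle whether some $L$ with $\nu\ge6$ admits a bad $p$.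

## 3. Two-block densities and the system $S_k=1$

The simplest object that is not quasi-random has two blocks: density $u$ inside $V_1$, density $v$ inside $V_2$, density $s$ across. Suppose $U$ has $h_1$ vertices in $V_1$ and $h_2$ in $V_2$. How many induced embeddings into $U$ do we expect? Sort the injections $\varphi:V(L)\to U$ by the set $K=\varphi^{-1}(V_1)$.

**Definition 5 (block averages).** For $K\subseteq V(L)$ write $K^c=V(L)\setminus K$, let $e(K)$ be the number of edges of $L$ inside $K$, and let $\mathrm{cut}(K)$ be the number of edges of $L$ between $K$ and $K^c$. For $u,v,s\in[0,1]$ and $0\le k\le\nu$, let $T_k(u,v,s)$ be the average over all $K$ with $|K|=k$ of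
$$u^{e(K)}(1-u)^{\binom k2-e(K)}\;v^{e(K^c)}(1-v)^{\binom{\nu-k}2-e(K^c)}\;s^{\mathrm{cut}(K)}(1-s)^{k(\nu-k)-\mathrm{cut}(K)} .$$

*Example.* For $L=P_3$ and $k=1$, the single vertex of $K$ is the middle vertex or one of the two end vertices, so $T_1=\frac13\bigl(s^2(1-v)+2\,s(1-s)v\bigr)$.

For each $K$ with $|K|=k$ there are $(h_1)_k(h_2)_{\nu-k}$ injections with $\varphi^{-1}(V_1)=K$. So the expected count is
$$\sum_{k=0}^\nu\binom\nu k(h_1)_k(h_2)_{\nu-k}\,T_k .\tag{3}$$
The same sorting with all weights equal to $1$ counts all injections, which is Vandermonde's identity $\sum_k\binom\nu k(h_1)_k(h_2)_{\nu-k}=(h_1+h_2)_\nu$. Hence, if $T_k=c$ for every $k$, then (3) is exactly $c(|U|)_\nu$. So we look for $(u,v,s)$, not all equal, with $T_0=\dots=T_\nu=c$. The equations $T_\nu=f(u)=c$ and $T_0=f(v)=c$ say $u,v\in Q_p$. The simplest choice is $u=v$, and Section 7 will show that it is the only one.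

**Definition 6 (cut averages).** For $a,b\ge0$ let
$$S_k(a,b)=\binom\nu k^{-1}\sum_{|K|=k}a^{\mathrm{cut}(K)}b^{k(\nu-k)-\mathrm{cut}(K)} .$$

*Example.* For $L=P_3$, $S_1(a,b)=\frac13(a^2+2ab)$.

Since $\mathrm{cut}(K)=\mathrm{cut}(K^c)$, we have $S_k=S_{\nu-k}$, and $S_0=S_\nu=1$. Let $v=u\in(0,1)$. Then $e(K)+e(K^c)=e-\mathrm{cut}(K)$, and the number of non-adjacent pairs inside $K$ or inside $K^c$ is $(N-e)-\bigl(k(\nu-k)-\mathrm{cut}(K)\bigr)$. Factoring out $f(u)$ gives
$$T_k(u,u,s)=f(u)\,S_k\!\left(\frac su,\frac{1-s}{1-u}\right).\tag{4}$$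
So for $u\in Q_p$ the conditions $T_k(u,u,s)=c$ $(0\le k\le\nu)$ are equivalent to
$$S_k\!\left(\frac su,\frac{1-s}{1-u}\right)=1\quad\text{for all }1\le k\le\nu/2.\tag{5}$$
Of course $s=u$ always solves (5). We want $s\ne u$.

**Theorem B (criterion).** Let $\nu\ge4$. Then $(L,p)$ is bad if and only if there are $u\in Q_p$ and $s\in[0,1]$, $s\ne u$, that satisfy (5).

*Three vertices.* For $\nu=3$ the system (5) is the single equation $S_1=1$, and it is easy to solve. Take $L=P_3$, $u=\frac35$, $s=\frac9{10}$. Then $a=\frac su=\frac32$, $b=\frac{1-s}{1-u}=\frac14$, and $S_1=\frac13(\frac94+\frac34)=1$. As a direct check, a triple inside one block has weight $u^2(1-u)=\frac{18}{125}=0.144$, and a triple split $1+2$ has average weight $\frac13(0.81\cdot0.4+2\cdot0.9\cdot0.1\cdot0.6)=\frac13(0.324+0.108)=0.144$. Lemma 4 below, whose proof does not use $\nu\ge4$, turns this into a sequence for $(P_3,\frac35)$ that is not a union of two quasi-random sequences. So the assumption $\nu\ge4$ in the conjecture is needed. For $\nu=4$ and $\nu=5$ the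 system has two equations ($k=1,2$) in the two unknowns $u,s$.

The following elementary facts about (5) are used throughout.

**Lemma 2.** Let $u\in(0,1)$, $s\in[0,1]$, $a=\frac su$, $b=\frac{1-s}{1-u}$, so that $ua+(1-u)b=1$.

(i) If $a=1$ or $b=1$ or $a=b$, then $s=u$.

(ii) Complementation exchanges $a$ and $b$: $S_k^{\overline L}(a,b)=S_k^L(b,a)$. Hence $(u,s)$ solves (5) for $L$ if and only if $(1-u,1-s)$ solves it for $\overline L$. Also $(\overline L,1-p)$ is bad if and only if $(L,p)$ is.

(iii) A solution $(u,s)$ of (5) with $s\ne u$ is determined by the ratio $(a:b)$.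

(iv) If $\nu\ge4$ and $(u,s)$ solves (5) with $s\ne u$, then $(a:b)$ is a zero, different from $(1:1)$, of the form
$$\Psi=S_1^{2(\nu-2)}-S_2^{\nu-1},$$
which is homogeneous of degree $2(\nu-1)(\nu-2)$.

*Proof.* (i) $a=1$ is $s=u$, and so is $b=1$. If $a=b$, then $ua+(1-u)b=1$ gives $a=b=1$.

(ii) $\mathrm{cut}_{\overline L}(K)=k(\nu-k)-\mathrm{cut}_L(K)$ gives the formula. Replacing $(u,s)$ by $(1-u,1-s)$ exchanges $a$ and $b$, which gives the second claim. For the third, pass to the complements $\overline{G_n}$. We have $N^*(\overline F,\overline L)=N^*(F,L)$, the expected number for $(\overline L,1-p)$ equals that for $(L,p)$, and $(\overline{G_n})$ is $(1-q)$-quasi-random if and only if $(G_n)$ is $q$-quasi-random, because $\binom{|X|}2-\frac q2|X|^2=\frac{1-q}2|X|^2+o(n^2)$.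

(iii) $S_1$ is homogeneous of degree $\nu-1$, so among the positive multiples of $(a,b)$ only one satisfies $S_1=1$. By (i), $a\ne b$, so $ua+(1-u)b=1$ gives $u=\frac{1-b}{a-b}$, and then $s=au$.

(iv) $S_1$ and $S_2$ have degrees $\nu-1$ and $2(\nu-2)$, so both terms of $\Psi$ have degree $2(\nu-1)(\nu-2)$. At a solution $S_1=S_2=1$ (here $2\le\nu/2$), so $\Psi=0$. The ratio is not $(1:1)$ by (i). $\square$

Two mean values will recur. The mean of $\mathrm{cut}(\{i\})=d_i$ over the vertices is $2e/\nu=(\nu-1)\rho$. For a pair,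
$$\mathrm{cut}(\{i,j\})=d_i+d_j-2\cdot1_{ij\in E(L)},\tag{6}$$
and summing over all pairs gives $(\nu-1)\cdot2e-2e=2e(\nu-2)$, so the mean over pairs is $2(\nu-2)\rho$.

## 4. Where AM–GM decides the system, and where it stops

**Proposition 3.** If $L$ is regular with $\nu\ge4$, or if $\nu=4$, then (5) has no solution $u\in(0,1)$, $s\in[0,1]$ with $s\ne u$.

*Proof for regular $L$.* Let $d$ be the degree. Since $L$ is neither empty nor complete, $0<d<\nu-1$, and $d=(\nu-1)\rho$. Suppose (5) holds with $s\ne u$. Then $S_1=a^db^{\nu-1-d}=1$, so $a,b>0$ and $a^\rho b^{1-\rho}=1$. The mean of the pair cuts is $2(\nu-2)\rho$, so AM–GM gives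
$$S_2\ge a^{2(\nu-2)\rho}\,b^{2(\nu-2)(1-\rho)}=\bigl(a^\rho b^{1-\rho}\bigr)^{2(\nu-2)}=1 .$$
Since $a\ne b$, equality would force all pair cuts to be equal. But by (6) edges have cut $2d-2$ and non-edges have cut $2d$, and both occur. So $S_2>1$, a contradiction.

*The break point.* It is natural to try the same for general $L$. Let $\gamma=a^\rho b^{1-\rho}$ with $a,b>0$, $a\ne b$. If the degrees are not all equal, AM–GM for $S_1$ gives $1=S_1>\gamma^{\nu-1}$, so $\gamma<1$. AM–GM for $S_2$ gives $S_2\ge\gamma^{2(\nu-2)}$, and now the right-hand side is less than $1$. The two inequalities point in directions that do not conflict, and nothing excludes $S_2=1$. Regularity was used exactly to pin $\gamma=1$. In the example of Theorem A this slack is real: there $\rho=\frac25$ and $\gamma^{10}=a^4b^6=(1+\tau)^2(2\tau-1)^3\approx0.84$.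

*Proof for $\nu=4$.* Without inequalities, we can simply solve the two equations. Up to complements, the four-vertex graphs that are neither empty nor complete are the regular ones ($C_4$ and $2K_2$, complementary to each other), the three graphs $K_2\cup2K_1$, $P_3\cup K_1$, $K_{1,3}$ (with complements $K_4$ minus an edge, a triangle with a pendant edge, $K_3\cup K_1$), and $P_4$ (self-complementary). Together with the empty and the complete graph these are all $11$ graphs on four vertices. By Lemma 2(ii) four graphs remain. Suppose $a,b\ge0$ satisfy $S_1=S_2=1$. We use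
$$b^4-4b+3=(b-1)^2(b^2+2b+3),\qquad b^2+2b+3>0 .\tag{7}$$

* $K_2\cup2K_1$. Degrees $1,1,0,0$; pair cuts: $0$ for the edge and for the two isolated vertices, $1$ for the other four pairs. The equations are $\frac14(2ab^2+2b^3)=1$ and $\frac16(2b^4+4ab^3)=1$, i.e. $b^2(a+b)=2$ and $b^3(b+2a)=3$. So $b>0$ and $a=2/b^2-b$. Substituting gives $4b-b^4=3$, and $b=1$ by (7).
* $P_3\cup K_1$. Degrees $2,1,1,0$; pair cuts: $1$ for the two edges and for the two pairs leaf–isolated vertex, $2$ for the pair of leaves and for center–isolated vertex. The equations are $b(a+b)^2=4$ and $ab^2(a+2b)=3$. With $t=\sqrt b>0$ the first gives $a=2/t-t^2$. The second becomes $t^4(2/t-t^2)(2/t+t^2)=4t^2-t^8=4b-b^4=3$, so $b=1$.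
* $K_{1,3}$. Degrees $3,1,1,1$; every pair has cut $2$ ($3+1-2$ or $1+1$). The equations are $a^3+3ab^2=4$ and $a^2b^2=1$. Substituting $b^2=a^{-2}$ gives $a^4-4a+3=0$, so $a=1$ by (7).
* $P_4$ with vertices $1,2,3,4$ in order. Degrees $1,2,2,1$; pair cuts: $1$ for $12$ and $34$, $2$ for $23$ and $14$, $3$ for $13$ and $24$. The equations are $ab(a+b)=2$ and $ab(a^2+ab+b^2)=3$. With $m=ab>0$ we have $a+b=2/m$ and $a^2+ab+b^2=4/m^2-m$. So $4/m-m^2=3$, i.e. $(m-1)(m^2+m+4)=0$. Hence $m=1$, $a+b=2$, and $a=b=1$.

In each case Lemma 2(i) gives $s=u$. $\square$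

## 5. From a solution of the system to a graph sequence

**Lemma 4 (construction).** Let $u\in(0,1)$, $s\in[0,1]$, $s\ne u$, $f(u)=c$, and suppose (5) holds. Then there is a sequence $(G_n)$ that satisfies the hereditary induced condition for $(L,p)$ but is not the union of at most two quasi-random sequences. So $(L,p)$ is bad.

*Proof.* Since $S_k=S_{\nu-k}$ and $S_0=S_\nu=1$, (4) gives $T_k(u,u,s)=c$ for all $0\le k\le\nu$.

**Step 1: graphs close to the two-block weights.** The purpose is to find graphs for which (2) holds with a small error. Let $V=V_1\cup V_2$ be a partition with $|V|=n$ and $|V_1|=\lfloor n/2\rfloor$. Put $w(x,y)=u$ if $x,y$ lie in the same part and $w(x,y)=s$ otherwise. Choose the edges $xy$ independently with probability $w(x,y)$. For fixed $X,Y\subseteq V$, the sum $\sum_{x\in X,y\in Y,x\ne y}(G-w)(x,y)$ counts each unordered pair with coefficient $0$, $1$ or $2$. So it is a sum of at most $n^2/2$ independent centered variables whose ranges have length at most $2$. Hoeffding's inequality says that such a sum exceeds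 $t$ in absolute value with probability at most $2\exp(-2t^2/\sum r_i^2)$, where $r_i$ are the lengths of the ranges. Here $\sum r_i^2\le2n^2$, and $t=2n^{3/2}$ gives the bound $2e^{-4n}$. There are $4^n$ pairs $(X,Y)$ and $4^n\cdot2e^{-4n}<1$. Hence for each $n$ we may fix $G_n$ with
$$\Bigl|\sum_{x\in X,\,y\in Y,\,x\neq y}(G_n-w)(x,y)\Bigr|\le2n^{3/2}\quad\text{for all }X,Y\subseteq V.\tag{8}$$

**Step 2: the hereditary condition.** The purpose is to verify (1). Let $U\subseteq V$ and $h_i=|U\cap V_i|$. Lemma 1 with $\varepsilon=2n^{-1/2}$ says that $\mathrm{emb}(G_n[U])$ equals the weighted sum over injections up to $O(n^{\nu-1/2})$, uniformly in $U$. By (3) and Vandermonde's identity the weighted sum is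
$$\sum_k\binom\nu k(h_1)_k(h_2)_{\nu-k}T_k(u,u,s)=c\sum_k\binom\nu k(h_1)_k(h_2)_{\nu-k}=c\,(|U|)_\nu .$$

**Step 3: no quasi-random subsequence.** The purpose is to rule out every splitting. By (8) with $X=Y$, the set $V_1$ spans $\frac u2|V_1|^2+o(n^2)$ edges and $V$ spans $\frac12\cdot\frac{u+s}2n^2+o(n^2)$ edges. If an infinite subsequence were $q$-quasi-random, then $q=u$ and $q=\frac{u+s}2$, which contradicts $s\neq u$. If $(G_n)$ is split into at most two subsequences, at least one of them is infinite, and it is not quasi-random. $\square$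

## 6. The graph $C_4\cup K_1$: eliminating the scale

For $\nu=5$ the system (5) is $S_1(a,b)=S_2(a,b)=1$. Inequalities gave nothing, but both forms are homogeneous. So the system can be reduced to one polynomial equation in the ratio $x=a/b$ alone. The forms have degrees $4$ and $6$, so a solution with $b>0$ satisfies
$$S_1(x,1)^3=b^{-12}=S_2(x,1)^2 .$$
This equation has the trivial zero $x=1$. We ask for another positive zero, and then recover $b$ from $S_1=1$.

Let $L=C_4\cup K_1$. A cycle vertex has cut $2$ and the isolated vertex has cut $0$ (out of $4$ cross pairs). For pairs (out of $6$ cross pairs), the four adjacent cycle pairs have cut $2$, the two opposite cycle pairs have cut $4$, and the four pairs containing the isolated vertex have cut $2$. Hence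
$$S_1=\tfrac15(4a^2b^2+b^4),\qquad S_2=\tfrac1{10}(8a^2b^4+2a^4b^2).$$
With $y=x^2$ the equation is $\frac{(4y+1)^3}{125}=\frac{(y^2+4y)^2}{25}$, i.e.
$$5(y^2+4y)^2-(4y+1)^3=5y^4-24y^3+32y^2-12y-1=(y-1)^2(5y^2-14y-1)=0 .$$
The second factor has the positive root $y=\frac{7+3\sqrt6}5$. For it, $S_1(x,1)=\frac{4y+1}5=\frac{33+12\sqrt6}{25}=\bigl(\frac{3+2\sqrt6}5\bigr)^2$. So $S_1=b^4S_1(x,1)=1$ gives $b^2=\frac5{3+2\sqrt6}=\frac{2\sqrt6-3}3=2\tau-1$ with $\tau=\frac{\sqrt6}3=\sqrt{2/3}$. Then $a^2=yb^2=\frac{(7+3\sqrt6)(2\sqrt6-3)}{15}=\frac{15+5\sqrt6}{15}=1+\tau$. These are the numbers of Theorem A.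

*Proof of Theorem A.* We have $0<2\tau-1<1$, so $a>1>b>0$ and $p=\frac{1-b}{a-b}\in(0,1)$. Put $u=p$ and $s=ap>0$. Then
$$ap+b(1-p)=\frac{a(1-b)+b(a-1)}{a-b}=1,$$
so $1-s=b(1-p)>0$. Thus $s\in(0,1)$, $s\ne p$ because $a\ne1$, and $\frac su=a$, $\frac{1-s}{1-u}=b$. Also $f(u)=c$. It remains to check (5), using $\tau^2=\frac23$:
$$S_1=\tfrac15b^2(4a^2+b^2)=\tfrac15(2\tau-1)(6\tau+3)=\tfrac35(4\tau^2-1)=\tfrac35\cdot\tfrac53=1,$$
$$S_2=\tfrac15a^2b^2(4b^2+a^2)=\tfrac15(1+\tau)(2\tau-1)(9\tau-3)=\tfrac35(1+\tau)(2\tau-1)(3\tau-1).$$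
Since $(2\tau-1)(3\tau-1)=6\tau^2-5\tau+1=5-5\tau$, the last expression equals $3(1-\tau^2)=1$. Lemma 4 applies. $\square$

Concretely, the counterexample has two equal blocks with density $p\approx0.370$ inside the blocks and $s\approx0.499$ across. The conjecture is disproved.

## 7. Every bad pair comes from two blocks

Lemma 4 is the "if" part of Theorem B. The "only if" part is proved with graph limits, which we recall first.

A *graphon* is a measurable symmetric function $W:[0,1]^2\to[0,1]$. A graph $G$ on $n$ vertices gives the graphon $W_G$: cut $[0,1]$ into intervals $I_1,\dots,I_n$ of length $\frac1n$ and set $W_G=G(i,j)$ on $I_i\times I_j$. The *cut norm* is $\|F\|_\square=\sup_{S,T}\bigl|\int_{S\times T}F\bigr|$ over measurable $S,T\subseteq[0,1]$. Writing $g=\int_0^11_{g>t}\,dt$, and likewise for $h$, one sees that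
$$\Bigl|\int g(x)h(y)F(x,y)\,dx\,dy\Bigr|\le\|F\|_\square\quad\text{for measurable }g,h:[0,1]\to[0,1].\tag{9}$$
For a measure-preserving $\sigma$ put $U^\sigma(x,y)=U(\sigma x,\sigma y)$, and let $\delta_\square(U,W)=\inf_\sigma\|U^\sigma-W\|_\square$ over invertible measure-preserving $\sigma$ of $[0,1]$. We use the compactness theorem of Lovász and Szegedy (*Szemerédi's lemma for the analyst*, 2007): every sequence of graphons has a subsequence that converges in $\delta_\square$ to a graphon.

*Example.* For even $n$, the complete bipartite graph with sides $\{1,\dots,\frac n2\}$ and $\{\frac n2+1,\dots,n\}$ has as graphon the function $W$ that is $0$ on the two diagonal quarter-squares and $1$ on the other two, for every $n$. Its cut-norm distance from the constant $\frac12$ is at least $\frac18$ (take $S=T=[0,\frac12]$).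

Identify $V(L)$ with $[\nu]$ and put
$$\mathrm{ind}_W(x_1,\dots,x_\nu)=\prod_{ij\in E(L)}W(x_i,x_j)\prod_{ij\notin E(L)}\bigl(1-W(x_i,x_j)\bigr).$$
As in Lemma 1, replacing the factors one by one and using (9) with the other $\nu-2$ variables fixed gives, for every measurable $A\subseteq[0,1]$,
$$\Bigl|\int_{A^\nu}\mathrm{ind}_W-\int_{A^\nu}\mathrm{ind}_{W'}\Bigr|\le N\,\|W-W'\|_\square.\tag{10}$$

*Proof of Theorem B, "only if".* Let $\nu\ge4$, let $(L,p)$ be bad, and let $(G_n)$ witness this.

**Step 1: a non-constant limit.** The purpose is to extract from $(G_n)$ a single graphon to work with. Suppose that every $\delta_\square$-limit of a subsequence of $(W_{G_n})$ is a.e. constant. If such a limit is $q$, then $\int\mathrm{ind}_{W_{G_n}}\to f(q)$ along that subsequence by (10). On the other hand $\int\mathrm{ind}_{W_{G_n}}=n^{-\nu}\,\mathrm{emb}(G_n)+O(1/n)\to c$ by (1) with $U=V(G_n)$ (non-injective maps contribute only the $O(1/n)$). So $f(q)=c$ and $q\in Q_p$.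

Moreover the density $2e(G_n)/n^2=\int W_{G_n}$ tends to $q$ along that subsequence. By compactness, all limit points of the densities lie in $Q_p$. Assign each $G_n$ to an element of $Q_p$ nearest to its density. Along an infinite class, assigned to $q_i$ say, the densities converge to $q_i$: a limit point is in $Q_p$, and it cannot be the other element of $Q_p$, since then the terms near it would have been assigned there. Every subsequence of the class has a further subsequence that converges to a constant, and this constant must be $q_i$. A constant is unchanged by every $\sigma$, so $\|W_{G_n}-q_i\|_\square\to0$ along the class. Taking $S=T=\bigcup_{i\in X}I_i$ shows that $X$ spans $\frac{q_i}2|X|^2+o(n^2)$ edges uniformly in $X$. So the class is $q_i$-quasi-random. If one of the classes is finite, move its terms into the other. Thus $(G_n)$ is a union of at most two quasi-random sequences, a contradiction.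

Hence there is a graphon $W$ that is not a.e. constant, and along a subsequence there are $\sigma_n$ with $\|W_{G_n}^{\sigma_n}-W\|_\square\to0$.

**Step 2: a pointwise identity.** The purpose is to turn the condition on all vertex subsets into an equation that holds at almost every point. Let $A\subseteq[0,1]$ be measurable and $\alpha_i=n\,|A\cap\sigma_n^{-1}(I_i)|\in[0,1]$. Include each vertex $i$ of $G_n$ independently with probability $\alpha_i$ in a random set $U$. An injection $\varphi$ has its image in $U$ with probability $\prod_j\alpha_{\varphi(j)}$. Taking expectations in (1), whose error is uniform in $U$, gives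
$$\sum_{\varphi\ \mathrm{inj}}\prod_j\alpha_{\varphi(j)}\,\mathrm{ind}_{G_n}(\varphi)=c\sum_{\varphi\ \mathrm{inj}}\prod_j\alpha_{\varphi(j)}+o(n^\nu),$$
where $\mathrm{ind}_{G_n}(\varphi)\in\{0,1\}$ indicates that $\varphi$ is an induced embedding. Non-injective maps contribute $O(n^{\nu-1})$ to both sides (extend $\mathrm{ind}_{G_n}$ to them by the values of $\mathrm{ind}_{W_{G_n}}$). Dividing by $n^\nu$ and using $\sum_i\alpha_i=n|A|$, we get
$$\int_{A^\nu}\mathrm{ind}_{W_{G_n}^{\sigma_n}}=c|A|^\nu+o(1).$$
By (10) we may pass to the limit: $\int_{A^\nu}\mathrm{ind}_W=c|A|^\nu$ for every $A$. Symmetrize by putting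
$$\Phi(x_1,\dots,x_\nu)=\frac1{\nu!}\sum_\pi\mathrm{ind}_W(x_{\pi(1)},\dots,x_{\pi(\nu)}),$$
where $\pi$ runs over all permutations of $[\nu]$. Since $A^\nu$ is symmetric, $\int_{A^\nu}(\Phi-c)=0$ for all $A$.

Let $A_1,\dots,A_\nu$ be disjoint. For $S\subseteq[\nu]$ the set $\bigl(\bigcup_{i\in S}A_i\bigr)^\nu$ is the disjoint union of the boxes $A_{\kappa(1)}\times\dots\times A_{\kappa(\nu)}$ over all maps $\kappa:[\nu]\to S$. For fixed $\kappa:[\nu]\to[\nu]$, the sum $\sum_{S\supseteq\mathrm{im}\,\kappa}(-1)^{\nu-|S|}$ is $1$ if $\kappa$ is onto and $0$ otherwise. So only permutations survive, and by symmetry of $\Phi$,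
$$\nu!\int_{A_1\times\dots\times A_\nu}(\Phi-c)=\sum_{S\subseteq[\nu]}(-1)^{\nu-|S|}\int_{(\bigcup_{i\in S}A_i)^\nu}(\Phi-c)=0 .$$
Small cubes around a point with distinct coordinates are products of disjoint intervals, so Lebesgue differentiation gives $\Phi=c$ a.e.

**Step 3: a two-type solution.** The purpose is to extract from $W$ a block structure with constant densities. The set of $(x,y,z)$ with $W(x,y)\ne W(x,z)$ has positive measure. Otherwise, for a.e. $x$ the function $W(x,\cdot)$ is a.e. equal to a constant $g(x)$. By symmetry $g(x)=g(y)$ for a.e. $(x,y)$, so $g$ and hence $W$ would be a.e. constant. Choose such a triple with $x,y,z$ distinct points of $(0,1)$ and with $(x,y)$ and $(x,z)$ Lebesgue points of $W$. Put $s_1=W(x,y)\ne s_2=W(x,z)$.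

Fix $M$. By Ramsey's theorem there is $R$ such that every coloring of the edges of $K_R$ with $M$ colors contains a monochromatic $K_\nu$. For small $\delta$, sample $R$ independent uniform points from each of the (disjoint) intervals of radius $\delta$ around $x,y,z$. Any $\nu$ different sample points are jointly uniform on a box of positive volume, so almost surely $\Phi=c$ on every $\nu$-tuple of distinct sample points. Since $(x,y)$ is a Lebesgue point, the mean of $|W-s_1|$ over the square of side $2\delta$ around $(x,y)$ tends to $0$ as $\delta\to0$. By Markov's inequality and a union bound over the $R^2$ pairs, the probability that all sampled pairs of type $(x,y)$ satisfy $|W-s_1|<\frac1M$ tends to $1$. The same holds for type $(x,z)$ and $s_2$. Fix $\delta$ and a sample for which all of this holds.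

Split $[0,1]$ into $M$ intervals of length $\frac1M$ and color each pair within a group by the interval that contains its $W$-value. Ramsey's theorem gives, in each of the three groups, $\nu$ points whose mutual $W$-values lie in a common interval of length $\frac1M$. Call the left endpoints $u_x^M,u_y^M,u_z^M$. Take $k$ of the chosen points from the $x$-group and $\nu-k$ from the $y$-group. At this tuple $\Phi=c$, and $\Phi$ is a fixed polynomial in the pair values $W(x_i,x_j)$, which are within $\frac1M$ of $u_x^M$, $u_y^M$ or $s_1$ according to the groups. If the pair values were exactly these block values, $\Phi$ would be the average, over all placements of $V(L)$ on the $\nu$ points, of a product that depends only on the set $K$ of vertices placed in the $x$-group. Each $K$ with $|K|=k$ arises from $k!(\nu-k)!$ placements, so this average is $T_k(u_x^M,u_y^M,s_1)$. Hence $T_k(u_x^M,u_y^M,s_1)=c+O(1/M)$, with a constant depending only on $L$, and likewise for the $x$- and $z$-groups. Let $M\to\infty$ along a subsequence on which the inner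 values converge to $u_x,u_y,u_z\in[0,1]$:
$$T_k(u_x,u_y,s_1)=c,\qquad T_k(u_x,u_z,s_2)=c\qquad(0\le k\le\nu).$$
Since $s_1\ne s_2$, at least one of them differs from $u_x$. So there are $(u,v,s)$, not all equal, with $T_k(u,v,s)=c$ for $0\le k\le\nu$.

**Step 4: the two inner densities agree.** The purpose is to show $u=v$, so that (4) applies. From $T_\nu=f(u)=c$ and $T_0=f(v)=c$ we get $u,v\in Q_p\subset(0,1)$. Suppose $u\ne v$. Let $d_i$ be the degrees of $L$ and for $t\in(0,1)$ put
$$H(t)=\frac1\nu\sum_is^{d_i}(1-s)^{\nu-1-d_i}\,t^{-d_i}(1-t)^{-(\nu-1-d_i)} .$$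
For $K=\{i\}$ the set $K^c$ spans $e-d_i$ edges and $N-e-(\nu-1-d_i)$ non-edges, so $T_1=f(v)H(v)$. In the same way $T_{\nu-1}=f(u)H(u)$. As $f(u)=f(v)=c>0$, we get $H(u)=H(v)=1$.

* If $s=0$, only vertices with $d_i=0$ contribute, and $H(t)=\mathrm{const}\cdot(1-t)^{-(\nu-1)}$. The constant is positive because $H(u)=1$. This is strictly monotone, contradicting $H(u)=H(v)$. If $s=1$, then $H(t)=\mathrm{const}\cdot t^{-(\nu-1)}$, with the same contradiction.
* If $s\in(0,1)$, the logarithm of each term of $H$ has second derivative $\frac{d_i}{t^2}+\frac{\nu-1-d_i}{(1-t)^2}>0$. So each term is strictly log-convex, hence strictly convex, and $H$ is strictly convex. It takes each value at most twice. But $H(s)=\frac1\nu\sum_i1=1$ as well, so $s\in\{u,v\}$. Since $T_k(u,v,s)=T_{\nu-k}(v,u,s)$, we may exchange the two classes and assume $s=v$. In $T_2(u,v,v)$ only the pair inside $K$ carries $u$, all other pairs carry $v$, and the pair is an edge for a proportion $\rho$ of the choices. So $T_2=c=f(v)$ reads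
$$\rho\,\frac uv+(1-\rho)\,\frac{1-u}{1-v}=1 .$$
But $\frac uv\ne\frac{1-u}{1-v}$ and $\rho\in(0,1)$, so strict AM–GM shows that the left side exceeds
$$\Bigl(\frac uv\Bigr)^\rho\Bigl(\frac{1-u}{1-v}\Bigr)^{1-\rho}=\Bigl(\frac{f(u)}{f(v)}\Bigr)^{1/N}=1,$$
a contradiction.

Hence $u=v\in Q_p$. Since $u,v,s$ are not all equal, $s\neq u$, and by (4) the equations $T_k=c$ become (5). $\square$

*Proof of Theorem C(1).* Proposition 3 says that (5) has no solution with $s\ne u$, so by Theorem B no $(L,p)$ is bad. $\square$

In particular this reproves the theorem for regular graphs quoted in Section 2.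

## 8. Counting the exceptional probabilities

*Proof of Theorem C(2).* By Theorem B, if $(L,p)$ is bad then $u\in Q_p$, i.e. $p\in Q_u$, for some solution $(u,s)$ of (5) with $s\ne u$. Since $|Q_u|\le2$, it suffices to show that there are at most $2(\nu^2-3\nu+1)$ such solutions.

**Step 1: counting zeros of $\Psi$.** The purpose is to bound the number of solutions, provided that $\Psi\not\equiv0$. By Lemma 2(iii) and (iv), distinct solutions give distinct zeros $(a:b)\ne(1:1)$ of $\Psi$, a form of degree $2(\nu-1)(\nu-2)$. Moreover $\Psi$ vanishes to order at least $2$ at $(1:1)$. To see this, put $b=1$. At $a=1$ we have $S_1=S_2=1$, so $\Psi=0$. The derivatives of $S_1$ and $S_2$ with respect to $a$ are there the mean cuts $(\nu-1)\rho$ and $2(\nu-2)\rho$. So the derivative of $\Psi$ is $2(\nu-2)\cdot(\nu-1)\rho-(\nu-1)\cdot2(\nu-2)\rho=0$. Hence, if $\Psi\not\equiv0$, there are at most $2(\nu-1)(\nu-2)-2=2(\nu^2-3\nu+1)$ solutions.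

**Step 2: the shape of a vanishing $\Psi$.** The purpose is to see what $\Psi\equiv0$ would mean. Suppose $\Psi\equiv0$. Put $B_k(x)=S_k(x,1)$, so $B_1^{2(\nu-2)}=B_2^{\nu-1}$ in $\mathbb R[x]$. Let $g=\gcd(\nu-1,2(\nu-2))$. Since $\nu-1$ and $\nu-2$ are coprime, $g=\gcd(\nu-1,2)\in\{1,2\}$. Put $m=(\nu-1)/g$ and $l=2(\nu-2)/g$, which are coprime. For every irreducible polynomial, its multiplicities $\mu_1$ in $B_1$ and $\mu_2$ in $B_2$ satisfy $l\mu_1=m\mu_2$, so $\mu_1=m\mu$ and $\mu_2=l\mu$ for an integer $\mu\ge0$. So $B_1$ and $B_2$ are constant multiples of $Q^m$ and $Q^l$ for one polynomial $Q$. Since $B_k(1)=1$, we have $Q(1)\ne0$. Scaling so that $Q(1)=1$ gives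
$$B_1=Q^m,\qquad B_2=Q^l,\qquad \deg Q\le g,$$
the last because $\deg B_1\le\nu-1=gm$.

The coefficients of $B_1=\frac1\nu\sum_ix^{d_i}$ are the proportions of vertices of each degree. The coefficients of $x^0$ and $x^{\nu-1}$ cannot both be non-zero, since $L$ cannot have both an isolated vertex and a dominating vertex. Also $B_1\ne1$ and $B_1\ne x^{\nu-1}$, since $L$ is neither empty nor complete.

**Step 3: the case $g=1$.** The purpose is to exclude linear $Q$. Here $m=\nu-1$ and $Q=\alpha x+\beta$ with $\alpha+\beta=1$. The extreme coefficients of $B_1=Q^{\nu-1}$ are $\beta^{\nu-1}$ and $\alpha^{\nu-1}$, so $\alpha\beta=0$. Then $Q=1$ or $Q=x$, and $B_1=1$ or $B_1=x^{\nu-1}$. Both are excluded.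

**Step 4: the case $g=2$.** The purpose is to exclude quadratic $Q$. Here $\nu=2h+1$ with $h\ge2$, $B_1=Q^h$, $B_2=Q^{2h-1}$, and $Q=\alpha x^2+\beta x+\gamma$. The coefficients of $x^0$ and $x^{2h}$ in $B_1$ are $\gamma^h$ and $\alpha^h$, so $\alpha\gamma=0$. By Lemma 2(ii), passing to the complement keeps $\Psi\equiv0$ and replaces $Q(x)$ by $x^2Q(1/x)$, which exchanges $\alpha$ and $\gamma$. So we may assume $\gamma=0$, that is, $Q=x(\alpha x+\beta)$ with $\alpha+\beta=1$.

* If $\beta=0$, then $B_1=x^{2h}=x^{\nu-1}$, which is excluded.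
* If $\alpha=0$, then $B_1=x^h$ and $B_2=x^{2h-1}$. So $L$ is regular of degree $h$ and all its pair cuts equal $2h-1$. But by (6) these cuts are $2h$ or $2h-2$, a contradiction.
* Otherwise $B_1=x^h(\alpha x+\beta)^h$ has the coefficients $\binom hj\alpha^j\beta^{h-j}$ $(0\le j\le h)$, all $\ge0$. If $\alpha<0$, then $\beta>0$ and the coefficient for $j=1$ is negative. If $\alpha>0>\beta$, the coefficient for $j=h-1$ is negative. So $\alpha,\beta>0$ and $0<\alpha<1$. All coefficients are rational, so the ratio $h\beta/\alpha$ of those for $j=h-1$ and $j=h$ is rational. Hence $\frac1\alpha=1+\frac\beta\alpha$ is rational. Write $\alpha=\frac rt$ in lowest terms, $t\ge2$. The number of dominating vertices is $\nu\alpha^h$, an integer, so $t^h\mid\nu=2h+1$. For $h\ge3$ we have $t^h\ge2^h>2h+1$, which is impossible. For $h=2$ we would need $t^2\mid5$, which is impossible.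

So $\Psi\not\equiv0$, and the bound $2\cdot2(\nu^2-3\nu+1)=4(\nu^2-3\nu+1)$ follows. $\square$

## 9. The five-vertex graphs

*Proof of Theorem C(3).* Let $\nu=5$. The system (5) consists of $S_1=1$ and $S_2=1$. As in Section 6 we pass to the ratio. Put
$$P(x)=5S_1(x,1)=\sum_ix^{d_i},\qquad R(x)=10S_2(x,1)=\sum_{\{i,j\}}x^{d_i+d_j-2\cdot1_{ij\in E}},\qquad\Delta=4P^3-5R^2 .$$

**Step 1: from ratios to solutions.** The purpose is to show that positive zeros of $\Delta$ other than $1$ correspond exactly to solutions of (5). The claim is: for $x\in(0,\infty)$, $x\ne1$, the ratio $(a:b)=(x:1)$ comes from a solution $(u,s)$ of (5) with $u\in(0,1)$, $s\in[0,1]$, $s\neq u$ if and only if $\Delta(x)=0$.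

Since $4P^3-5R^2=500\bigl(S_1(x,1)^3-S_2(x,1)^2\bigr)$, the equation $\Delta(x)=0$ means $S_1(x,1)^3=S_2(x,1)^2$. By homogeneity this is necessary: $b^4S_1(x,1)=1=b^6S_2(x,1)$. Conversely, let $\Delta(x)=0$ and set $A=S_1(x,1)>0$, $b=A^{-1/4}$, $a=xb$. Then $S_1(a,b)=b^4A=1$. Also $S_2(x,1)=A^{3/2}$, so $S_2(a,b)=b^6A^{3/2}=1$. The number $A$ is the average of the $x^{d_i}$ with $0\le d_i\le4$. Since $L$ is neither empty nor complete, $A$ lies strictly between $1$ and $x^4$. If $x>1$, then $b<1$ because $A>1$, and $a=xA^{-1/4}>1$ because $A<x^4$. If $x<1$, both inequalities are reversed. So $(a-1)(b-1)<0$, and $u=\frac{1-b}{a-b}\in(0,1)$. With $s=au>0$ we have $1-s=b(1-u)>0$ because $ua+(1-u)b=1$, and $s\ne u$ because $a\ne1$. This proves the claim. By Lemma 2(iii) each ratio gives only one solution.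

There remain the ratios with $a=0$ or $b=0$. The ratio $(0:1)$ requires $S_1(0,b)=1$, hence $P(0)>0$, and by homogeneity $\Delta(0)=0$. The ratio $(1:0)$ requires $S_2(a,0)=1$, hence a non-zero coefficient of $x^6$ in $R$.

**Step 2: the list of graphs.** The purpose is to reduce to $17$ graphs. By Lemma 2(ii) we may replace $L$ by its complement, so it suffices to treat graphs with at most $5$ of the $10$ possible edges, and of those with exactly $5$ edges one from each complementary pair. We list all of them by maximum degree; graphs of maximum degree at most $2$ are disjoint unions of paths and cycles.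

* One edge: $K_2\cup3K_1$. Two edges: $P_3\cup2K_1$, $2K_2\cup K_1$.
* Three edges: with a vertex of degree $3$, $K_{1,3}\cup K_1$; otherwise $K_3\cup2K_1$, $P_4\cup K_1$, $P_3\cup K_2$.
* Four edges. Maximum degree $4$: $K_{1,4}$. Maximum degree $3$: let $m$ have neighbors $\alpha,\beta,\gamma$ and let $\omega$ be the fifth vertex; the fourth edge lies inside $\{\alpha,\beta,\gamma\}$ (a paw, i.e. a triangle with a pendant edge, plus $K_1$) or joins $\omega$ to one of them (chair). Maximum degree $2$: $C_4\cup K_1$, $K_3\cup K_2$, $P_5$.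
* Five edges. Maximum degree $4$: $K_{1,4}$ plus an edge (the *cricket*). Maximum degree $3$, with $m,\alpha,\beta,\gamma,\omega$ as before and two more edges among $\alpha,\beta,\gamma,\omega$: if $\omega$ has degree $0$, we get $K_4^-\cup K_1$, where $K_4^-$ is $K_4$ minus an edge. If $\omega$ has degree $1$, say $\omega\alpha$ is an edge, the other edge contains $\alpha$ (the *bull*, a triangle with pendant edges at two of its vertices) or is $\beta\gamma$ (a triangle with a pendant path of length $2$). If $\omega$ has degree $2$, we get the banner. Maximum degree $2$: $C_5$.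

So there are $1,2,4,6,6$ graphs with $1,2,3,4,5$ edges. The cricket is complementary to $K_4^-\cup K_1$: in the complement the center is isolated and the other four vertices miss one edge. The banner with cycle $1234$ and pendant edge $15$ has complement with edges $13,24,25,35,45$, which is the triangle $245$ with the pendant path $5,3,1$. The graph $C_5$ is self-complementary, and so is the bull: the bull with triangle $123$ and pendant edges $14,25$ has complement with edges $15,24,34,35,45$, which is the triangle $345$ with pendant edges $51$ and $42$. So the 5-edge representatives are $C_5$, bull, cricket and banner, and there are $1+2+4+6+4=17$ graphs to treat.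

**Step 3: the polynomials.** The purpose is to compute $\Delta$ for each graph. As a sample, take the chair: $m$ of degree $3$ is joined to $\alpha,\beta,\gamma$, and $\gamma$ is joined to $\omega$. The degrees of $m,\alpha,\beta,\gamma,\omega$ are $3,1,1,2,1$, so $P=x^3+x^2+3x$. By (6) the cuts of the pairs are
$$m\alpha,m\beta:2;\quad m\gamma:3;\quad m\omega:4;\quad\alpha\beta:2;\quad\alpha\gamma,\beta\gamma:3;\quad\alpha\omega,\beta\omega:2;\quad\gamma\omega:1,$$
so $R=x^4+3x^3+5x^2+x$. Then
$$P^3=x^3(x^6+3x^5+12x^4+19x^3+36x^2+27x+27),$$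
$$R^2=x^2(x^6+6x^5+19x^4+32x^3+31x^2+10x+1),$$
$$\Delta=x^2(4x^7+7x^6+18x^5-19x^4-16x^3-47x^2+58x-5),$$
and multiplying out $(x-1)^2(4x^5+15x^4+44x^3+54x^2+48x-5)$ gives the bracket.

All other rows are computed in the same way. Useful checks are $P(1)=5$, $R(1)=10$, $P'(1)=2e$, $R'(1)=6e$.

| $L$ | $P$ | $R$ |
|---|---|---|
| $K_2\cup3K_1$ | $2x+3$ | $6x+4$ |
| $P_3\cup2K_1$ | $x^2+2x+2$ | $3x^2+6x+1$ |
| $2K_2\cup K_1$ | $4x+1$ | $4x^2+4x+2$ |
| $K_3\cup2K_1$ | $3x^2+2$ | $9x^2+1$ |
| $K_{1,3}\cup K_1$ | $x^3+3x+1$ | $x^3+6x^2+3x$ |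
| $P_4\cup K_1$ | $2x^2+2x+1$ | $2x^3+4x^2+4x$ |
| $P_3\cup K_2$ | $x^2+4x$ | $2x^3+5x^2+2x+1$ |
| $K_{1,4}$ | $x^4+4x$ | $4x^3+6x^2$ |
| paw $\cup K_1$ | $x^3+2x^2+x+1$ | $5x^3+4x^2+x$ |
| $K_3\cup K_2$ | $3x^2+2x$ | $6x^3+3x^2+1$ |
| $P_5$ | $3x^2+2x$ | $x^4+4x^3+3x^2+2x$ |
| $C_5$ | $5x^2$ | $5x^4+5x^2$ |
| bull | $2x^3+x^2+2x$ | $3x^4+4x^3+3x^2$ |
| cricket | $x^4+2x^2+2x$ | $2x^4+6x^3+2x^2$ |
| $C_4\cup K_1$ | $4x^2+1$ | $2x^4+8x^2$ |
| chair | $x^3+x^2+3x$ | $x^4+3x^3+5x^2+x$ |
| banner | $x^3+3x^2+x$ | $x^5+x^4+5x^3+3x^2$ |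

The next table gives $\Delta=4P^3-5R^2$, first expanded and then factored. Each factorization is verified by multiplying out.

| $L$ | $\Delta$ expanded | $\Delta$ factored |
|---|---|---|
| $K_2\cup3K_1$ | $4(8x^3-9x^2-6x+7)$ | $4(x-1)^2(8x+7)$ |
| $P_3\cup2K_1$ | $4y^3-21y^2+18y+27$, $y=x^2+2x$ | $(y-3)^2(4y+3)=(x-1)^2(x+3)^2(4x^2+8x+3)$ |
| $2K_2\cup K_1$ | $-16(5x^4-6x^3-2x^2+2x+1)$ | $-16(x-1)^2(5x^2+4x+1)$ |
| $K_3\cup2K_1$ | $27(4y^3-7y^2+2y+1)$, $y=x^2$ | $27(x^2-1)^2(4x^2+1)$ |
| $K_{1,3}\cup K_1$ | $4x^9+36x^7+7x^6+48x^5-138x^4-60x^3+63x^2+36x+4$ | $(x-1)^2(4x^7+8x^6+48x^5+95x^4+190x^3+147x^2+44x+4)$ |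
| $P_4\cup K_1$ | $4(3x^6+4x^5-4x^4-8x^3-2x^2+6x+1)$ | $4(x-1)^2(3x^4+10x^3+13x^2+8x+1)$ |
| $P_3\cup K_2$ | $-(16x^6+52x^5-27x^4-136x^3+70x^2+20x+5)$ | $-(x-1)^2(16x^4+84x^3+125x^2+30x+5)$ |
| $K_{1,4}$ | $4x^3(x^9+12x^6+28x^3-60x^2-45x+64)$ | $4x^3(x-1)^2(x^7+2x^6+3x^5+16x^4+29x^3+42x^2+83x+64)$ |
| paw $\cup K_1$ | $4x^9+24x^8+60x^7-33x^6-92x^5-34x^4+24x^3+31x^2+12x+4$ | $(x-1)^2(4x^7+32x^6+120x^5+175x^4+138x^3+67x^2+20x+4)$ |
| $K_3\cup K_2$ | $-(72x^6-36x^5-99x^4+28x^3+30x^2+5)$ | $-(x-1)^2(72x^4+108x^3+45x^2+10x+5)$ |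
| $P_5$ | $-x^2(5x^6+40x^5+2x^4-76x^3-19x^2+28x+20)$ | $-x^2(x-1)^2(5x^4+50x^3+97x^2+68x+20)$ |
| $C_5$ | $125x^4\bigl(4x^2-(x^2+1)^2\bigr)$ | $-125x^4(x^2-1)^2$ |
| bull | $x^6(32w^3+3w^2-96w-76)$, $w=x+\frac1x$ | $x^6(w-2)(32w^2+67w+38)$ |
| cricket | $4x^3(x^9+6x^7+6x^6+7x^5-6x^4-35x^3-6x^2+19x+8)$ | $4x^3(x-1)^2(x^7+2x^6+9x^5+22x^4+42x^3+56x^2+35x+8)$ |
| $C_4\cup K_1$ | $-4(5y^4-24y^3+32y^2-12y-1)$, $y=x^2$ | $-4(x^2-1)^2(5x^4-14x^2-1)$ |
| chair | $x^2(4x^7+7x^6+18x^5-19x^4-16x^3-47x^2+58x-5)$ | $x^2(x-1)^2(4x^5+15x^4+44x^3+54x^2+48x-5)$ |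
| banner | $-x^3(5x^7+6x^6+19x^5-40x^4-25x^3+30x^2+9x-4)$ | $-x^3(x-1)^2(5x^5+16x^4+46x^3+36x^2+x-4)$ |

For the bull, note $P=x^2(2w+1)$ and $R=x^3(3w+4)$, so $\Delta=x^6\bigl(4(2w+1)^3-5(3w+4)^2\bigr)$.

**Step 4: reading off the zeros.** The purpose is to decide which rows give solutions. The rows with $P(0)>0$ are $K_2\cup3K_1$, $P_3\cup2K_1$, $2K_2\cup K_1$, $K_3\cup2K_1$, $K_{1,3}\cup K_1$, $P_4\cup K_1$, paw $\cup K_1$ and $C_4\cup K_1$, with $\Delta(0)=28,27,-16,27,4,4,4,4$. So $\Delta(0)\neq0$ whenever $P(0)>0$, and no $R$ contains $x^6$. Hence the ratios $(0:1)$ and $(1:0)$ never occur.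

In all rows except the last three, $\Delta$ has no zero in $(0,\infty)\setminus\{1\}$. For $C_5$ this is visible. For the bull, $x\ne1$ gives $w>2$, and the other factor is positive. In the remaining rows the last factor has only positive coefficients, and the other factors do not vanish for $x>0$, $x\ne1$. By Step 1 and Theorem B, no $p$ is bad for these graphs. By Lemma 2(ii), none is bad for their complements.

In the last three rows the last factor has exactly one zero in $(0,\infty)$, and this zero is not $1$:

* For $C_4\cup K_1$, the only positive zero is given by $x^2=\frac{7+3\sqrt6}5$. This is the solution of Theorem A, by Section 6.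
* For the chair and the banner, the last factor is increasing on $(0,\infty)$, since all its non-constant coefficients are positive. At $0$ it is $-5$ and $-4$, respectively; at $1$ it is $160$ and $100$. So it has exactly one positive zero, which lies in $(0,1)$.

Hence for each of these three graphs (5) has exactly one solution $(u_0,s_0)$ with $s_0\ne u_0$. By Theorem B, $(L,p)$ is bad if and only if $u_0\in Q_p$, i.e. if and only if $p\in Q_{u_0}$, a set with one or two elements. By Lemma 2(ii), the bad probabilities for $\overline L$ are the numbers $1-p$ with $p$ bad for $L$. Since $f^{\overline L}(t)=f^L(1-t)$, they form the set $Q_{1-u_0}$ for $\overline L$. The complements of $C_4\cup K_1$ and of the chair have $6$ edges and are not isomorphic to each other, and the complement of the banner contains a triangle, which the banner does not. So these are exactly six graphs. $\square$
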